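\title{Edge Deletion to $(2,2)$-Graphs Is W[1]-Hard}

\begin{abstract}
A graph is a $(2,2)$-graph if its vertex set can be partitioned into two independent sets and two cliques. We study the problem of deciding whether an $n$-vertex graph becomes a $(2,2)$-graph after the deletion of at most $k$ edges. We prove that it is W[1]-hard parameterized by $k$, and hence not fixed-parameter tractable unless $\mathrm{FPT}=\mathrm{W}[1]$. We give a deterministic algorithm with running time $2^{O(k)}n^{2\sqrt{2k}+O(1)}$ and show that, under the Exponential Time Hypothesis, neither $f(k)\,n^{o(\sqrt k)}$ nor $2^{o(k)}n^{O(\sqrt k)}$ time is possible. Finally, we give a randomized fpt-reduction with one-sided error to a problem in W[1].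
\end{abstract}

\section{Introduction}\label{sec:intro}

For integers $r,\ell\ge 0$, a graph is an \emph{$(r,\ell)$-graph} if its vertex set can be partitioned into $r$ independent sets and $\ell$ cliques, any of which may be empty. The definition mixes coloring a graph with coloring its complement: the $(r,0)$-graphs are the $r$-colorable graphs, the $(0,\ell)$-graphs are those whose complement is $\ell$-colorable, and the $(1,1)$-graphs are the split graphs. For fixed $r$ and $\ell$ we ask how many edges separate a given graph from this class.

\begin{quote}
\textsc{Edge $(r,\ell)$-Partization}. \emph{Input:} a graph $G$ and a positive integer $k$. \emph{Parameter:} $k$. \emph{Question:} is there a set $S\subseteq E(G)$ with $|S|\le k$ such that $G-S$ is an $(r,\ell)$-graph?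
\end{quote}

The case $(2,0)$ is \textsc{Edge Odd Cycle Transversal} and the case $(1,1)$ is \textsc{Split Edge Deletion}. If $r\ge3$ or $\ell\ge3$, recognizing $(r,\ell)$-graphs is already NP-complete, so no parameterized algorithm is expected. Among the nine pairs with $r,\ell\le 2$, the parameterized complexity is known for all but $(2,2)$, and the question posed in \cite{posed} is to determine it for $(2,2)$: in particular, is \textsc{Edge $(2,2)$-Partization} fixed-parameter tractable?

One would guess that it is. The other eight pairs are known to be fixed-parameter tractable. So is the vertex deletion version for $(2,2)$ \cite{KP}, and deleting one endpoint of each edge of $S$ turns an edge solution into a vertex solution that is no larger. Moreover, cliques are expensive to break: if $m$ pairwise adjacent vertices end up in the two independent sets, at least $m(m-2)/4$ edges must go, so only $O(\sqrt k)$ vertices of any clique of $G$ can do so.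

The guess overlooks an asymmetry. Deleting an edge repairs an independent set but never a clique. If the complement of $G$ contains an odd cycle, two cliques cannot cover it, so one of its vertices must move to an independent set, and a long cycle offers many candidates. The number of vertices that move is bounded in terms of $k$; the number of ways to pick them is not. The results below say that about $\sqrt k$ such picks can be made to encode a clique problem, and that trying all of them is essentially all one has to do. Throughout, $n=|V(G)|$ and ETH is the Exponential Time Hypothesis.

\begin{theorem}\label{thm:hard}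
\textsc{Edge $(2,2)$-Partization} parameterized by $k$ is \textup{W[1]}-hard under deterministic polynomial-time fpt-reductions. Under ETH, it has no $f(k)\,n^{o(\sqrt k)}$-time algorithm for any computable function $f$.
\end{theorem}

Thus the problem is not fixed-parameter tractable unless $\mathrm{FPT}=\mathrm{W}[1]$. Combined with the known tractability of the other cases, this shows that, if $\mathrm{FPT}\ne\mathrm{W}[1]$, then \textsc{Edge $(r,\ell)$-Partization} with $r,\ell\le2$ is fixed-parameter tractable exactly when $(r,\ell)\ne(2,2)$.

\begin{theorem}\label{thm:alg}
\textsc{Edge $(2,2)$-Partization} can be solved deterministically in time $2^{O(k)}\,n^{2\sqrt{2k}+O(1)}$. In particular, it is in \textup{XP}.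
\end{theorem}

\begin{theorem}\label{thm:factor}
Under ETH, \textsc{Edge $(2,2)$-Partization} has no $2^{o(k)}n^{O(\sqrt k)}$-time algorithm.
\end{theorem}

\begin{theorem}\label{thm:member}
\textsc{Edge $(2,2)$-Partization} has a randomized fpt many-one reduction, with one-sided error, to a problem in \textup{W[1]}. Hence it is \textup{W[1]}-complete up to randomized fpt-reductions.
\end{theorem}

The complement of a $(2,2)$-graph is a $(2,2)$-graph, and adding edges to $G$ means deleting them from its complement. So all four theorems hold equally for the problem of \emph{adding} at most $k$ edges to obtain a $(2,2)$-graph.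

The two lower bounds, Theorems~\ref{thm:hard} and~\ref{thm:factor}, are proved in Sections~\ref{sec:hard} and~\ref{sec:factor}. Section~\ref{sec:cuts} shows that, once the vertices that move between the cliques and the independent sets are known, the problem splits into two cut problems; this gives Theorem~\ref{thm:alg}. Section~\ref{sec:member} turns the two cut conditions into rank conditions on small submatrices and proves Theorem~\ref{thm:member}.

\section{Placements and background}\label{sec:prelim}

Graphs are finite and simple. We write $H=\overline G$ for the complement of $G$, $e(G[X])$ for the number of edges of $G$ inside $X$, and $[m]=\{1,\dots,m\}$.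

\subsection{Placements}

It is more convenient to look for the partition than for the edge set $S$, since the partition determines the cheapest $S$. A \emph{placement} of $G$ is a partition $V(G)=L\uplus R\uplus C_1\uplus C_2$, with empty parts allowed, in which $C_1$ and $C_2$ are cliques of $G$. The sets $L$ and $R$ are the two \emph{sides}, the \emph{cost} is $e(G[L])+e(G[R])$, and the placement is \emph{feasible} if its cost is at most $k$.

\begin{lemma}\label{lem:placement}
$(G,k)$ is a yes-instance if and only if $G$ has a feasible placement.
\end{lemma}

\begin{proof}
Given a feasible placement, delete the edges inside $L$ and inside $R$; the cliques $C_1,C_2$ are untouched. Conversely, if $G-S$ is partitioned into independent sets $L,R$ and cliques $C_1,C_2$, then $C_1,C_2$ are cliques of $G$, and every edge of $G$ inside $L$ or inside $R$ lies in $S$.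
\end{proof}

The next lemma records what the cliques can hold and what the sides charge.

\begin{lemma}\label{lem:basic}
Let $(L,R,C_1,C_2)$ be a placement of $G$.
\begin{itemize}
\item[(a)] A vertex set is a union of two cliques of $G$ if and only if it induces a bipartite subgraph of $H$. Hence $C_1\cup C_2$ does not contain the vertex set of an odd cycle of $H$, and it contains at most two vertices of any independent set of $G$.
\item[(b)] If $m$ pairwise adjacent vertices lie in $L\cup R$ and $a$ of them lie in $L$, then exactly $\frac{m(m-2)}4+\left(a-\frac m2\right)^2$ of the edges among them lie inside a side.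
\end{itemize}
\end{lemma}

\begin{proof}
(a) Cliques of $G$ are the independent sets of $H$, and three pairwise non-adjacent vertices of $G$ form a triangle of $H$.
(b) Write $a=\frac m2+t$ and $b=m-a=\frac m2-t$. Then $\binom a2+\binom b2=\frac12(a^2+b^2-m)=\frac12\left(\frac{m^2}2+2t^2-m\right)=\frac{m(m-2)}4+t^2$.
\end{proof}

\subsection{Parameterized complexity}

A parameterized problem, with instances $(x,k)$, is \emph{fixed-parameter tractable} (in FPT) if it is solvable in time $f(k)|x|^{O(1)}$, and is in XP if it is solvable in time $|x|^{f(k)}$ up to a factor depending only on $k$, for a computable $f$. An \emph{fpt-reduction} maps $(x,k)$ in time $f(k)|x|^{O(1)}$ to an equivalent instance $(x',k')$ of another problem, with $k'$ bounded by a computable function of $k$. A \emph{randomized fpt many-one reduction with one-sided error} may toss coins and obeys the same bounds on time and parameter; it maps every yes-instance to a yes-instance with certainty and every no-instance to a no-instance with probability at least $2/3$. The class W[1] contains FPT and is closed under fpt-reductions, so a W[1]-hard problem is not in FPT unless $\mathrm{FPT}=\mathrm{W}[1]$. ETH asserts that, for some $\delta>0$, 3-SAT on $N$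 variables is not solvable in time $O(2^{\delta N})$. We use W[1] and ETH only through three known facts, each recalled where it is needed.

\section{W[1]-hardness}\label{sec:hard}

We reduce from \textsc{Multicolored Clique}: given a graph $F$ with $V(F)=V_1\uplus\dots\uplus V_q$, is there a clique with exactly one vertex in each class $V_i$? This problem is W[1]-hard parameterized by $q$ \cite{Pietrzak,FHRV}, and under ETH it has no $f(q)|V(F)|^{o(q)}$-time algorithm \cite{CHKX}; see \cite[Ch.~14]{Cygan}. A reduction needs a way to select one vertex per class and a way to forbid pairs of selected vertices.

\subsection{Selecting and testing}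

\emph{Selection.} Let $Q$ be a set of $d$ vertices, $d$ odd, on which $H$ is a cycle. By Lemma~\ref{lem:basic}(a), some vertex of $Q$ lies on a side. Any one vertex will do, since removing it leaves a path of $H$, which is bipartite. Now take $2q$ such sets with all edges of $G$ between them. They send $2q$ pairwise adjacent vertices to the sides, which costs at least $q(q-1)$ by Lemma~\ref{lem:basic}(b). If $k=q(q-1)$, the selection uses up the whole budget, and every other edge becomes undeletable.

\emph{Testing.} Let $u$ be a vertex that must lie on a side and has exactly two neighbors $x$ and $y$. If $x\in L$ and $y\in R$, then $u$ costs an edge wherever it goes. In all other cases, that is, if $x$ or $y$ is in a clique or both are on the same side, $u$ can be placed for free. To make sure that $u$ lies on a side, we use three pairwise non-adjacent copies of it.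

The test sees only pairs on opposite sides. We therefore select from every class twice, once for $L$ and once for $R$, use tests to make the two selections equal, and add a small rigid bipartite graph that pins each selection to its intended side.

\subsection{The construction}

We may assume that $q\ge2$, that no class is empty and, after adding isolated vertices, that $V_i=\{v_{i,1},\dots,v_{i,d}\}$ with the same odd $d\ge3$ for all $i$; here $d$ is at most twice the original number of vertices of $F$. Let $V(G)=Z\uplus A\uplus U$, with the following edges and no others.
\begin{itemize}
\item \emph{Selectors.} $Z$ is the union of the $2q$ sets $Q^\sigma_i=\{z^\sigma_{i,a}:a\in[d]\}$ for $\sigma\in\{L,R\}$ and $i\in[q]$. Any two distinct vertices of $Z$ are adjacent, except that $z^\sigma_{i,a}$ and $z^\sigma_{i,a+1}$ are non-adjacent, with $a$ read cyclically modulo $d$. So $H[Z]$ is a disjoint union of $2q$ cycles of length $d$.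
\item \emph{Anchors.} $A=A_L\uplus A_R$ with $|A_L|=|A_R|=3$, and $G[A]$ is complete bipartite with parts $A_L,A_R$. Every $z^L_{i,a}$ is adjacent to all of $A_R$, and every $z^R_{i,a}$ to all of $A_L$.
\item \emph{Testers.} A pair $(z^L_{i,a},z^R_{j,b})$ is a \emph{conflict} if $i=j$ and $a\ne b$, or if $i\ne j$ and $v_{i,a}v_{j,b}\notin E(F)$. For each conflict, $U$ contains three new vertices, each adjacent to exactly $z^L_{i,a}$ and $z^R_{j,b}$.
\end{itemize}
Put $k=q(q-1)$.

\begin{example}\label{ex:small}
Let $q=2$ and $d=3$, so $k=2$. A 3-cycle of $H$ is an independent triple of $G$, so $G[Z]$ is the complete multipartite graph with four parts of size three. Each triple leaves a vertex outside the cliques, and these four vertices form a $K_4$, whose splits $4+0$, $3+1$, $2+2$ between the sides cost $6$, $3$, $2$. Only the last one is affordable, and it leaves nothing to spare; Figure~\ref{fig:small} shows the rigid configuration that results. Suppose $F$ has the single edge $v_{1,1}v_{2,2}$. Put $A_L,z^L_{1,1},z^L_{2,2}$ into $L$ and $A_R,z^R_{1,1},z^R_{2,2}$ into $R$. Each triple has two vertices left; give one to $C_1$ and one to $C_2$. None of the four pairs formed by a $z^L$ in $L$ and a $z^R$ in $R$ is a conflict,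 so every tester has at most one neighbor on a side and is placed opposite to it. The cost is $2$. If instead $F$ has no edge, every pair $(z^L_{1,a},z^R_{2,b})$ is a conflict, and in the configuration of the figure some tester pays a third edge.
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}
\draw[rounded corners, dashed] (-1.4,-0.45) rectangle (0.45,2.45);
\draw[rounded corners, dashed] (3.55,-0.45) rectangle (5.4,2.45);
\node at (-0.5,-0.8) {$L$};
\node at (4.5,-0.8) {$R$};
\foreach \i in {0,1,2} {\foreach \j in {0,1,2} {\draw[gray] (0,\i) -- (4,\j);}}
\draw[ultra thick] (0,1) -- (0,2);
\draw[ultra thick] (4,1) -- (4,2);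
\draw (0,2) -- (2,3.2) -- (4,2);
\foreach \x/\y in {0/0,0/1,0/2,4/0,4/1,4/2,2/3.2} {\fill (\x,\y) circle (2.2pt);}
\node[left] at (-0.05,2) {$z^L_{1,a_1}$};
\node[left] at (-0.05,1) {$z^L_{2,a_2}$};
\node[left] at (-0.05,0) {$y_L$};
\node[right] at (4.05,2) {$z^R_{1,b_1}$};
\node[right] at (4.05,1) {$z^R_{2,b_2}$};
\node[right] at (4.05,0) {$y_R$};
\node[above] at (2,3.25) {$u$};
\end{tikzpicture}
\caption{The forced part of a placement of cost at most $k=2$ when $q=2$. Four pairwise adjacent selected vertices are split evenly, and the two bold edges use up the budget. The anchors $y_L\in A_L$ and $y_R\in A_R$ determine which selected vertex lies on which side. If $a_1\ne b_1$, a tester $u$ has a neighbor on each side and would cost a third edge.}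
\label{fig:small}
\end{figure}

\begin{lemma}\label{lem:reduction}
$F$ has a multicolored clique if and only if $G$ has a placement of cost at most $k$.
\end{lemma}

\begin{proof}
Let $v_{1,a_1},\dots,v_{q,a_q}$ be a clique of $F$. Call the vertices $z^L_{i,a_i}$ and $z^R_{i,a_i}$ \emph{chosen}; no two of them form a conflict. Put $A_L$ and the chosen $z^L$ into $L$, and $A_R$ and the chosen $z^R$ into $R$. Put a tester of the conflict $(z^L_{i,a},z^R_{j,b})$ into $R$ if $z^L_{i,a}$ is chosen, and into $L$ otherwise. The unchosen vertices of $Z$ induce a disjoint union of paths in $H$, so they form two cliques $C_1,C_2$ by Lemma~\ref{lem:basic}(a). The chosen $z^L$ are pairwise adjacent, as are the chosen $z^R$, and this costs $2\binom q2=k$. No other edge lies inside a side. Indeed, $A_L$, $A_R$ and $U$ are independent, there are no edges between $U$ and $A$, between $A_L$ and the $z^L$, or between $A_R$ and the $z^R$. A tester in $R$ has its neighbor $z^L_{i,a}$ in $L$, and its neighbor $z^R_{j,b}$ is unchosen because the pair is a conflict. A tester in $L$ has an unchosen neighbor $z^L_{i,a}$, and its neighbor $z^R_{j,b}$ is in $R$ or in a clique.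

Conversely, let $(L,R,C_1,C_2)$ be a placement of cost at most $k$, let $C=C_1\cup C_2$, and let $S$ be the set of edges inside a side. By Lemma~\ref{lem:basic}(a), each of the $2q$ sets $Q^\sigma_i$ has a vertex $x^\sigma_i$ in $L\cup R$. These vertices lie on different cycles of $H[Z]$, so they are pairwise adjacent. If $\alpha$ of them lie in $L$, then Lemma~\ref{lem:basic}(b) with $m=2q$ shows that $q(q-1)+(\alpha-q)^2\ge k$ edges among them belong to $S$. As $|S|\le k$, these are all the edges of $S$. In particular,
\begin{equation}\label{eq:tight}
\text{no edge with an endpoint outside $Z$ lies inside a side.}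
\end{equation}

By Lemma~\ref{lem:basic}(a) there are anchors $y_L\in A_L\setminus C$ and $y_R\in A_R\setminus C$. They are adjacent, so by \eqref{eq:tight} they lie on different sides, and after exchanging the names of the sides if necessary, $y_L\in L$ and $y_R\in R$. Each $x^L_i$ is adjacent to $y_R$, so it lies in $L$ by \eqref{eq:tight}; each $x^R_i$ is adjacent to $y_L$, so it lies in $R$.

Write $x^L_i=z^L_{i,a_i}$ and $x^R_i=z^R_{i,b_i}$. If $(x^L_i,x^R_j)$ were a conflict, one of its three testers would lie on a side by Lemma~\ref{lem:basic}(a), and it would have a neighbor on that side, contradicting \eqref{eq:tight}. So there are no conflicts among these pairs. For $i=j$ this gives $a_i=b_i$, and for $i\ne j$ it gives $v_{i,a_i}v_{j,a_j}\in E(F)$. Hence $v_{1,a_1},\dots,v_{q,a_q}$ is a multicolored clique.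
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:hard}]
The construction takes polynomial time, $k=q(q-1)\ge2$ depends only on $q$, and Lemmas~\ref{lem:placement} and~\ref{lem:reduction} show that it is correct. This proves W[1]-hardness. There are at most $q^2d^2$ conflicts, so $n\le 2qd+6+3q^2d^2\le c\,q^2|V(F)|^2$ for a constant $c$, where $|V(F)|$ refers to the original input. An algorithm with running time $f(k)n^{g(k)}$ and $g(k)=o(\sqrt k)$ would solve \textsc{Multicolored Clique} in time $f(k)(cq^2)^{g(k)}|V(F)|^{2g(k)}$ plus a polynomial. Since $\sqrt k\le q$, the exponent $2g(q(q-1))$ is $o(q)$, which contradicts ETH.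
\end{proof}

\begin{remark}\label{rem:needed}
Each ingredient is needed. If $d$ is even, $H[Z]$ is bipartite, and putting $Z$ into the cliques, $A_L\cup U$ into $L$ and $A_R$ into $R$ costs nothing. Without anchors, for $q=2$, put $z^L_{1,1},z^R_{2,1}$ into $L$ and $z^L_{2,1},z^R_{1,1}$ into $R$: no conflict has its two vertices on opposite sides, so the cost is $2=k$ whatever $F$ is. The gadgets also use both $\ell=2$ and $r=2$. With a single clique, the obstruction to covering a set is one non-edge, which offers two candidates instead of $d$. With a single independent set, a tester pays as soon as one of its neighbors is selected, so it cannot test a pair.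
\end{remark}

\section{The factor $2^{O(k)}$}\label{sec:factor}

The second lower bound has a different source: two large cliques occupy $C_1$ and $C_2$, and what remains is the problem of making a graph bipartite by deleting edges. We need instances of the latter in which both $k$ and $n$ are linear in the size of a 3-SAT formula, so that $n^{O(\sqrt k)}$ is negligible.

\begin{proof}[Proof of Theorem~\ref{thm:factor}]
By ETH and the Sparsification Lemma \cite{IPZ}, 3-SAT with $N$ variables and $M\ge1$ clauses, each on three distinct variables, has no $2^{o(N+M)}$-time algorithm.

\emph{From 3-SAT to not-all-equal clauses.} A 2-coloring does not distinguish an assignment from its complement, so we first pass to constraints with the same symmetry. The clause $\mathrm{NAE}(p_1,p_2,p_3)$ is satisfied if its three literals do not all have the same value. Introduce one global variable $z$ and, for each clause $(a\vee b\vee c)$, a new variable $y$, and replace the clause by $\mathrm{NAE}(a,b,y)\wedge\mathrm{NAE}(\bar y,c,z)$. Complementing all variables preserves NAE-satisfaction, so we may assume $z=0$. If $a\vee b$ holds, then $y=0$ satisfies both clauses. If $a=b=0$, the first clause forces $y=1$, and then the second holds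 exactly if $c=1$. So the new instance is satisfiable if and only if the formula is. It has $N+M+1$ variables and $k:=2M$ clauses, each on three distinct variables.

\emph{From not-all-equal clauses to bipartization.} Let $G'$ have two adjacent vertices $x,\bar x$ for each variable $x$. A triangle on the three literals of a clause would have one monochromatic edge if the clause is satisfied and three otherwise, but triangles of different clauses may share edges. So we join each two of the three literal vertices by a path of length $3$ with new inner vertices. Each clause gives a 9-cycle; these $k$ cycles are pairwise edge-disjoint and contain no edge $x\bar x$. We claim that $G'$ can be made bipartite by deleting at most $k$ edges if and only if the NAE instance is satisfiable.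

Given a satisfying assignment, color the literal vertices by their values; the edges $x\bar x$ are bichromatic. In each clause exactly one pair of literals has equal values. The path of this pair can be colored in the pattern $0,1,0,0$ or its complement, with one monochromatic edge, and the other two paths in the pattern $0,1,0,1$, with none. Deleting the $k$ monochromatic edges leaves a bipartite graph. Conversely, suppose that at most $k$ deletions make $G'$ bipartite. Each of the $k$ edge-disjoint odd cycles loses an edge, so each loses exactly one and no edge $x\bar x$ is deleted. A proper 2-coloring of the remaining graph gives $x$ and $\bar x$ different colors, so it is an assignment. In each clause cycle two of the three paths are intact, and an intact path of length $3$ has differently colored ends. So the three literals are not all equal.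

\emph{Occupying the cliques.} Let $G$ be the disjoint union of $G'$ and two cliques $D_1,D_2$ of size $2k+4$. If $k$ deletions make $G'$ bipartite, then $(G,k)$ is a yes-instance with $C_i=D_i$. Conversely, take a feasible placement of $G$. By Lemma~\ref{lem:basic}(b), placing all of $D_i$ on the sides costs at least $(2k+4)(2k+2)/4=(k+2)(k+1)>k$, so there are vertices $d_i\in D_i\cap(C_1\cup C_2)$ for $i=1,2$. A vertex of $G'$ in $C_1\cup C_2$ would form an independent triple with $d_1,d_2$, contradicting Lemma~\ref{lem:basic}(a). So $V(G')\subseteq L\cup R$, and deleting the at most $k$ edges inside the sides makes $G'$ bipartite.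

Now $n=2(N+M+1)+6k+2(2k+4)=O(N+M)$ and $k=2M$, so $n^{O(\sqrt k)}=2^{O(\sqrt M\log(N+M))}=2^{o(N+M)}$. An algorithm with running time $2^{o(k)}n^{O(\sqrt k)}$ would thus decide 3-SAT in time $2^{o(N+M)}$.
\end{proof}

\section{Two cut problems and the algorithm}\label{sec:cuts}

Both upper bounds start from a graph that is a $(2,2)$-graph apart from a few vertices. A \emph{base} of $G$ is a partition
\[V(G)=W\uplus L_0\uplus R_0\uplus K_1\uplus K_2\]
with $L_0,R_0$ independent and $K_1,K_2$ cliques. Put $B_0=L_0\cup R_0$ and $K=K_1\cup K_2$. We think of a placement as giving each vertex a \emph{label} in $\{L,R,1,2\}$, and we let $\beta(v)$ be the \emph{base label} of $v\notin W$: it is $L$ on $L_0$, $R$ on $R_0$, and $j$ on $K_j$.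

\subsection{Guesses and choices}

We compare a feasible placement with the base. Few vertices cross between the independent part and the clique part.

\begin{lemma}\label{lem:cross}
Let $\tau=\lfloor 2+\sqrt{8k+4}\rfloor$. In a feasible placement, at most $4$ vertices of $B_0$ lie in $C_1\cup C_2$ and at most $\tau$ vertices of $K$ lie in $L\cup R$.
\end{lemma}

\begin{proof}
The first claim is Lemma~\ref{lem:basic}(a) applied to $L_0$ and $R_0$. For the second, let $m_j$ vertices of $K_j$ lie in $L\cup R$ and $m=m_1+m_2$. The edges inside $K_1$ and inside $K_2$ are distinct, so Lemma~\ref{lem:basic}(b) and $m_1^2+m_2^2\ge m^2/2$ give $k\ge\frac{m_1^2+m_2^2}4-\frac m2\ge\frac{m^2}8-\frac m2$. Thus $(m-2)^2\le 8k+4$.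
\end{proof}

Accordingly, a \emph{guess} $\gamma$ consists of a label in $\{L,R,1,2\}$ for each vertex of $W$ and a set $Y\subseteq B_0$, $|Y|\le4$, with a label in $\{1,2\}$ for each of its vertices. Let $C^\gamma_i$ be the set of vertices of $W\cup Y$ labeled $i$; the guess is \emph{admissible} if $C^\gamma_1$ and $C^\gamma_2$ are cliques of $G$. Put $B^\gamma=B_0\setminus Y$. A \emph{choice} is a set $X\subseteq K$, $|X|\le\tau$, with a side $\sigma(x)\in\{L,R\}$ for each $x\in X$. Filling $4$, respectively $\tau$, slots with a labeled vertex or with nothing shows that there are at most $4^{|W|}(2n+1)^4$ guesses and at most $(2n+1)^\tau$ choices. A \emph{candidate} $(\gamma,X,\sigma)$ is an admissible guess together with a choice. Its \emph{extensions} are the labelings of $K\setminus X$ by $1,2$ and of $B^\gamma$ by $L,R$.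

In an extension every remaining vertex makes a binary decision: keep the base label or switch to the other label of the same kind. Because the base properly 2-colors $H[K]$ and $G[B_0]$, adjacent vertices want to make the same decision. This turns both halves into cut problems.

\emph{The clique half.} A vertex of $K$ with an $H$-neighbor in $C^\gamma_i$ cannot get label $i$. Let $P^\gamma_0$ be the set of $v\in K$ with an $H$-neighbor in $C^\gamma_{3-\beta(v)}$, which must keep their label, and $P^\gamma_1$ the set of $v\in K$ with an $H$-neighbor in $C^\gamma_{\beta(v)}$, which must switch.

\emph{The independent half.} Let $T$ be the union of $X$ and the vertices of $W$ labeled $L$ or $R$; extend $\sigma$ to $T$ by these labels. Let $c(T)$ be the number of edges of $G$ that join two vertices of $T$ on the same side. For $x\in W\cup K$ and a side $\sigma$, split the neighbors of $x$ in $B^\gamma$ into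
\[N^0(x,\sigma)=\{v\in N_G(x)\cap B^\gamma:\beta(v)\ne\sigma\},\qquad N^1(x,\sigma)=\{v\in N_G(x)\cap B^\gamma:\beta(v)=\sigma\}.\]
If $x$ is on side $\sigma$, the first kind should keep their side and the second kind should switch. For $\psi:B^\gamma\to\{0,1\}$, the \emph{violations} are
\begin{itemize}
\item the edges $uv$ of $G[B^\gamma]$ with $\psi(u)\ne\psi(v)$,
\item the pairs $(x,v)$ with $x\in T$, $v\in N^0(x,\sigma(x))$ and $\psi(v)=1$,
\item the pairs $(x,v)$ with $x\in T$, $v\in N^1(x,\sigma(x))$ and $\psi(v)=0$.
\end{itemize}
Let $\mu$ be the least number of violations over all $\psi$.

\begin{lemma}\label{lem:structure}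
A candidate $(\gamma,X,\sigma)$ has an extension that is a feasible placement if and only if
\begin{itemize}
\item[(i)] $X$ meets every path in $H[K]$ from $P^\gamma_0$ to $P^\gamma_1$, including one-vertex paths, and
\item[(ii)] $c(T)+\mu\le k$.
\end{itemize}
Consequently, $G$ has a feasible placement if and only if some candidate satisfies \textup{(i)} and \textup{(ii)}.
\end{lemma}

\begin{proof}
Whether the vertices labeled $1$ and $2$ form cliques depends only on the labels on $K\setminus X$, and the cost depends only on the labels on $B^\gamma$. So we treat the two halves separately.

For $v\in K\setminus X$ let $\varphi(v)=0$ if $v$ gets label $\beta(v)$ and $\varphi(v)=1$ otherwise. The labels $1$ and $2$ define cliques of $G$ if and only if no edge of $H$ joins two vertices with the same label $1$ or $2$. Inside $W\cup Y$ there is no such edge, by admissibility. An edge of $H$ inside $K\setminus X$ joins $K_1$ to $K_2$, so its ends get different labels exactly if their $\varphi$-values agree. The edges of $H$ between $K\setminus X$ and $C^\gamma_1\cup C^\gamma_2$ are respected exactly if $\varphi=0$ on $P^\gamma_0\setminus X$ and $\varphi=1$ on $P^\gamma_1\setminus X$. So a valid labeling is a function $\varphi$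 that is constant on the components of $H[K]-X$ and has these prescribed values. It exists if and only if no component meets both $P^\gamma_0$ and $P^\gamma_1$, which is (i).

For $v\in B^\gamma$ let $\psi(v)=0$ if $v$ gets side $\beta(v)$ and $\psi(v)=1$ otherwise. The sides contain exactly $T\cup B^\gamma$. Edges inside $T$ contribute $c(T)$. An edge of $G[B^\gamma]$ joins $L_0$ to $R_0$, so its ends get the same side exactly if their $\psi$-values differ. For an edge $xv$ with $x\in T$ and $v\in B^\gamma$, the vertex $v$ gets side $\sigma(x)$ exactly if $\beta(v)\ne\sigma(x)$ and $\psi(v)=1$, or $\beta(v)=\sigma(x)$ and $\psi(v)=0$; that is, exactly if $(x,v)$ is a violation. So the least cost is $c(T)+\mu$.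

For the last statement, a feasible placement defines a candidate by Lemma~\ref{lem:cross}, with $Y=B_0\cap(C_1\cup C_2)$ and $X=K\cap(L\cup R)$, and it is an extension of this candidate.
\end{proof}

The two conditions differ as the two halves of the problem do. In (i) a cut must be paid with vertices, since edges of $H$ cannot be removed. In (ii) edges are cut at unit price. The set $X$ links the conditions: it is the separator in the first and supplies terminals in the second.

\begin{example}\label{ex:base}
The graph $G$ of Section~\ref{sec:hard} always has a base with $|W|=2q$: let $W=\{z^\sigma_{i,d}\}$, $L_0=A_L\cup U$, $R_0=A_R$, and let $K_1$ and $K_2$ consist of the $z^\sigma_{i,a}$ with $a<d$ odd and even, respectively. So $2q$ vertex deletions suffice on these instances whatever $F$ is. If a guess gives $z^\sigma_{i,d}$ the label $1$, then $z^\sigma_{i,1}\in K_1$ lies in $P^\gamma_1$ and $z^\sigma_{i,d-1}\in K_2$ lies in $P^\gamma_0$. Condition (i) then asks $X$ to contain a vertex of the path $z^\sigma_{i,1},\dots,z^\sigma_{i,d-1}$ of $H$, which is the selection, and the testers enter through $\mu$ in (ii).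
\end{example}

\subsection{Iterative compression}

It remains to obtain a base with small $W$. A feasible placement of a graph with one vertex fewer provides one, so we build the graph up vertex by vertex.

\begin{proof}[Proof of Theorem~\ref{thm:alg}]
Let $V(G)=\{v_1,\dots,v_n\}$ and $G_i=G[\{v_1,\dots,v_i\}]$. We compute a feasible placement of $G_i$ for $i=1,2,\dots$, starting with $L=\{v_1\}$. A feasible placement of $G$ restricts to one of each $G_i$, so if some $G_i$ has none, we answer no. Given a feasible placement of $G_i$, let $W$ consist of $v_{i+1}$ and one endpoint of each edge inside a side. Then $|W|\le k+1$, and the four parts of the placement, with $W$ removed, complete a base of $G_{i+1}$.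

We enumerate the at most $4^{k+1}(2n+1)^{4+\tau}$ candidates. Condition (i) is checked by computing the components of $H[K]-X$. For (ii), form a multigraph on $B^\gamma\cup\{s,t\}$ with the edges of $G[B^\gamma]$, an edge $sv$ for each pair $(x,v)$ with $x\in T$ and $v\in N^0(x,\sigma(x))$, and an edge $vt$ for each pair with $v\in N^1(x,\sigma(x))$. The edges leaving $\{s\}\cup\psi^{-1}(0)$ correspond to the violations of $\psi$, so $\mu$ is the size of a minimum $s$--$t$ cut, and one maximum flow computation yields $\mu$ and an optimal $\psi$. If a candidate passes, the functions $\varphi$ and $\psi$ in the proof of Lemma~\ref{lem:structure} give a feasible placement of $G_{i+1}$; if none passes, $G_{i+1}$ has none.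

Since $\tau\le2+\sqrt{8k}+\sqrt4=2\sqrt{2k}+4$ and $2n+1\le3n$, the number of candidates is at most $4^{k+1}3^{4+\tau}n^{2\sqrt{2k}+8}$. Each takes polynomial time and there are fewer than $n$ rounds, so the total time is $2^{O(k)}n^{2\sqrt{2k}+O(1)}$.
\end{proof}

\section{A randomized reduction into W[1]}\label{sec:member}

We use the machine characterization of W[1] by Chen, Flum and Grohe \cite{CFG}. Consider nondeterministic random access machines, in which a nondeterministic step guesses a number bounded by the content of a register. A parameterized problem with instances $J$ and parameter $k$ is in W[1] if and only if it is decided by such a machine that uses at most $f(k)|J|^{O(1)}$ steps, registers and register values, and whose nondeterministic steps all occur among the last $h(k)$ steps, for computable $f$ and $h$.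

Guessing a candidate takes $O(\tau)$ steps. The difficulty is what follows: conditions (i) and (ii) are cut conditions in graphs of size $n^{O(1)}$, but after the first guess the machine has time to read only $h(k)$ numbers. We therefore want a matrix, computed in advance, in which the size of a minimum cut between two small sets is the rank of the corresponding small submatrix. A matrix with indeterminate entries has this property, and random values preserve it with high probability.

\subsection{Linkages as ranks}

Let $D$ be a loopless digraph on the node set $V$. For $A,A'\subseteq V$, an \emph{$A$--$A'$ path} is a directed path that starts in $A$ and ends in $A'$, possibly a single node of $A\cap A'$, and $\lambda_D(A,A')$ is the maximum number of pairwise node-disjoint $A$--$A'$ paths. By Menger's theorem, $\lambda_D(A,A')$ equals the minimum size of a node set that meets every $A$--$A'$ path. Take an indeterminate $\xi_{uv}$ for each arc $(u,v)$, let $\Xi$ be the $V\times V$ matrix with these entries and zeros elsewhere, and let $\Lambda=I-\Xi$. We write $\Lambda[A,A']$ for the submatrix with rows $A$ and columns $A'$.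

\begin{example}\label{ex:rank}
Let $D$ have arcs $a\to c$, $b\to c$, $c\to d$, $c\to e$, and let $A=\{a,b\}$, $A'=\{d,e\}$. Here $\Xi^3=0$, so $\Lambda^{-1}=I+\Xi+\Xi^2$ lists the paths, and
\[\Lambda^{-1}[A,A']=\begin{pmatrix}\xi_{ac}\xi_{cd}&\xi_{ac}\xi_{ce}\\ \xi_{bc}\xi_{cd}&\xi_{bc}\xi_{ce}\end{pmatrix}\]
has rank $1$, matching the bottleneck at $c$. Adding the arc $b\to e$ adds $\xi_{be}$ to the last entry, and the determinant becomes $\xi_{ac}\xi_{cd}\xi_{be}$, the monomial of the disjoint paths $a\to c\to d$ and $b\to e$.
\end{example}

Our digraphs have cycles, so we pass from minors of $\Lambda^{-1}$ to complementary minors of $\Lambda$, which are polynomials. For $|A|=|A'|$ put $\Delta_{A,A'}=\det\Lambda[V\setminus A',V\setminus A]$, which is defined up to sign.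

\begin{lemma}\label{lem:minor}
Let $|A|=|A'|=r$. Then $\Delta_{A,A'}$ has coefficients in $\{0,\pm1\}$ and degree at most $|V|$. Over any field, it is non-zero if and only if there are $r$ disjoint $A$--$A'$ paths.
\end{lemma}

\begin{proof}
The non-zero terms of the determinant correspond to the bijections $\pi:V\setminus A'\to V\setminus A$ such that, for each $v$, either $\pi(v)=v$ or $(v,\pi(v))$ is an arc. As $D$ has no loops, the diagonal entries of $\Lambda$ are $1$, and the term of $\pi$ is $\pm\prod_{\pi(v)\ne v}\xi_{v\pi(v)}$. This monomial determines $\pi$, so no two terms cancel or add up, and $\Delta_{A,A'}\ne0$ if and only if such a $\pi$ exists.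

Given $\pi$, draw an arrow from $v$ to $\pi(v)$ for each $v\notin A'$. Nodes in $A'$ have no outgoing arrow and all others have one; nodes in $A$ have no incoming arrow and all others have one. Following arrows from a node $a\in A$, we never repeat a node, and we stop only at a node of $A'$. This gives $r$ paths in $D$, disjoint because no node has two incoming arrows. Conversely, among $r$ disjoint $A$--$A'$ paths, the first nodes are exactly $A$ and the last nodes are exactly $A'$. Sending each other node of a path to its successor, as well as each first node that is not last, and fixing all nodes off the paths defines such a $\pi$.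
\end{proof}

Recall the Schwartz--Zippel lemma: a non-zero polynomial of degree at most $\delta$ over a field vanishes with probability at most $\delta/|\Omega|$ when its variables take independent uniform values in a finite subset $\Omega$ of the field.

\begin{lemma}\label{lem:rank}
Substitute elements of a field $\mathbb F$ for the $\xi_{uv}$, and let $M$ be the inverse of the resulting matrix $\Lambda$, or the zero matrix if it is singular. Let $A,A'\subseteq V$.
\begin{itemize}
\item[(a)] For every substitution, $\operatorname{rank}M[A,A']\le\lambda_D(A,A')$.
\item[(b)] If the values are independent and uniform in a finite set $\Omega\subseteq\mathbb F$, equality holds with probability at least $1-2|V|/|\Omega|$.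
\end{itemize}
\end{lemma}

\begin{proof}
Suppose the evaluated $\Lambda$ is invertible and $|A_1|=|A'_1|$. Jacobi's complementary minor identity states
\begin{equation}\label{eq:jacobi}
\det\Lambda\cdot\det M[A_1,A'_1]=\pm\det\Lambda[V\setminus A'_1,V\setminus A_1].
\end{equation}
To see it, form the square matrix whose columns are the columns of $M$ indexed by $A'_1$ and the unit vectors indexed by $V\setminus A_1$; its determinant is $\pm\det M[A_1,A_1']$. Multiplying by $\Lambda$ on the left gives the unit vectors indexed by $A'_1$ and the columns of $\Lambda$ indexed by $V\setminus A_1$, with determinant $\pm\det\Lambda[V\setminus A'_1,V\setminus A_1]$.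

(a) If the rank is $r\ge1$, then $\Lambda$ is invertible and $\det M[A_1,A'_1]\ne0$ for some $A_1\subseteq A$, $A'_1\subseteq A'$ of size $r$. By \eqref{eq:jacobi}, $\Delta_{A_1,A'_1}$ has a non-zero value, so Lemma~\ref{lem:minor} gives $r$ disjoint $A_1$--$A'_1$ paths.

(b) Let $A_1,A'_1$ be the sets of first and last nodes of $r=\lambda_D(A,A')$ disjoint $A$--$A'$ paths. The polynomial $\det\Lambda$ has constant term $1$, and $\Delta_{A_1,A'_1}\ne0$ by Lemma~\ref{lem:minor}. Their product is non-zero of degree at most $2|V|$. Where it does not vanish, \eqref{eq:jacobi} gives $\det M[A_1,A'_1]\neq0$, so the rank is at least $r$.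
\end{proof}

\subsection{The two conditions as linkage conditions}

Fix a base and an admissible guess $\gamma$. Since the matrices are computed before the choice is guessed, the digraphs may depend on $\gamma$ but not on $(X,\sigma)$; the choice may only select rows and columns.

\emph{The digraph $D^\gamma_1$} is $H[K]$ with each edge replaced by two opposite arcs, plus a node $s$ with arcs to all of $P^\gamma_0$ and a node $t$ with arcs from all of $P^\gamma_1$. We cannot delete $X$, but we can occupy it by putting it into both terminal sets.

\begin{lemma}\label{lem:D1}
Condition \textup{(i)} holds if and only if $\lambda_{D^\gamma_1}(X\cup\{s\},X\cup\{t\})\le|X|$.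
\end{lemma}

\begin{proof}
Condition (i) fails if and only if $D^\gamma_1$ has an $s$--$t$ path avoiding $X$. Such a path and the one-node paths in $X$ are $|X|+1$ disjoint paths. Conversely, among $|X|+1$ disjoint paths, every $x\in X$ is the first node of one path and the last node of one path. Both contain $x$, so they coincide and consist of $x$ alone. The remaining path runs from $s$ to $t$ and avoids $X$.
\end{proof}

\emph{The digraph $D^\gamma_2$.} The number $\mu$ counts edges while $\lambda$ counts nodes. So we represent each potential violation by a node and protect everything else by taking $k+1$ copies, more than a relevant separator can remove. Terminals are provided in advance for every $x$ and both sides, and the orientation ensures that the unused ones create no paths. With $i,j$ ranging over $[k+1]$, the digraph has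
\begin{itemize}
\item copies $v^{(j)}$ for $v\in B^\gamma$, and for each edge $e=uv$ of $G[B^\gamma]$ an \emph{edge node} $e$ with arcs in both directions to all $u^{(j)}$ and $v^{(j)}$;
\item for each $x\in W\cup K$ and $\sigma\in\{L,R\}$, \emph{sources} $a^{(j)}_{x,\sigma}$, and for each $v\in N^0(x,\sigma)$ an \emph{entry node} $\alpha_{x,\sigma,v}$ with arcs $a^{(j)}_{x,\sigma}\to\alpha_{x,\sigma,v}\to v^{(i)}$;
\item for each such $x,\sigma$, \emph{sinks} $b^{(j)}_{x,\sigma}$, and for each $v\in N^1(x,\sigma)$ an \emph{exit node} $\omega_{x,\sigma,v}$ with arcs $v^{(i)}\to\omega_{x,\sigma,v}\to b^{(j)}_{x,\sigma}$.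
\end{itemize}
For a choice, let $A_T$ and $A'_T$ be the sets of sources and of sinks with index $(x,\sigma(x))$, $x\in T$. Each violation has its own node: $e$, $\alpha_{x,\sigma(x),v}$ or $\omega_{x,\sigma(x),v}$.

\begin{lemma}\label{lem:D2}
For $0\le k'\le k$, we have $\mu\le k'$ if and only if $\lambda_{D^\gamma_2}(A_T,A'_T)\le k'$.
\end{lemma}

\begin{proof}
Write $\lambda=\lambda_{D^\gamma_2}(A_T,A'_T)$. First, $\lambda\le\mu$. Take $\psi$ with $\mu$ violations and let $Q$ be the set of their nodes. Sources have no incoming arcs and entry nodes are entered only from sources; sinks have no outgoing arcs and exit nodes lead only to sinks. So an $A_T$--$A'_T$ path consists of a source, an entry node $\alpha_{x,\sigma(x),v}$ with $x\in T$, an alternating sequence of copies and edge nodes from a copy of $v$ to a copy of some $u$, an exit node $\omega_{x',\sigma(x'),u}$ with $x'\in T$, and a sink. If the path avoids $Q$, then $\psi(v)=0$, the value of $\psi$ is the same before and after each edge node, and $\psi(u)=1$, which is impossible. So $Q$ meets all $A_T$--$A'_T$ paths and $\lambda\le|Q|=\mu$.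

Second, if $\lambda\le k$ then $\mu\le\lambda$. By Menger's theorem some set $Q$ of $\lambda$ nodes meets every $A_T$--$A'_T$ path. As $|Q|\le k$, each group of $k+1$ copies, sources or sinks has a member outside $Q$. Call a node \emph{reached} if there is a path to it from $A_T\setminus Q$ in $D^\gamma_2-Q$. The copies of a vertex $v$ have the same in-neighbors, so those outside $Q$ are all reached or all unreached; put $\psi(v)=0$ in the first case and $\psi(v)=1$ in the second. The node of every violation lies in $Q$. If $e=uv$ has $\psi(u)=0$, $\psi(v)=1$ and $e\notin Q$, then the copies of $v$ outside $Q$ are reached through $e$. If $v\in N^0(x,\sigma(x))$, $\psi(v)=1$ and $\alpha_{x,\sigma(x),v}\notin Q$, they are reached from a source outside $Q$. If $v\in N^1(x,\sigma(x))$, $\psi(v)=0$ and $\omega_{x,\sigma(x),v}\notin Q$, a sink in $A'_T\setminus Q$ is reached. Each case is a contradiction, so $\mu\le|Q|=\lambda$.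
\end{proof}

By Lemmas~\ref{lem:placement}, \ref{lem:structure}, \ref{lem:D1} and~\ref{lem:D2}, the latter with $k'=k-c(T)$, the pair $(G,k)$ is a yes-instance if and only if some candidate satisfies
\begin{equation}\label{eq:three}
c(T)\le k,\qquad \lambda_{D^\gamma_1}(X\cup\{s\},X\cup\{t\})\le|X|,\qquad \lambda_{D^\gamma_2}(A_T,A'_T)\le k-c(T).
\end{equation}

\subsection{The target problem}

Both linkage conditions are upper bounds, and ranks never exceed linkage numbers. So replacing $\lambda$ by a rank never rejects a good candidate; it may accept a bad one. There are $n^{O(k)}$ candidates, so we repeat the test $t_0=2k+2\tau+10$ times, a number that depends on $k$ only.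

An instance $J$ of the problem $\mathcal Q$ consists of a graph $G$, the parameter $k\ge1$, a base of $G$ with $|W|\le k$, a prime $p$ written in unary, a list of admissible guesses, and for each listed $\gamma$, each $i\in\{1,2\}$ and each $h\in[t_0]$ a matrix $M^{\gamma,i,h}$ over $\mathbb F_p$ whose rows and columns are indexed by the nodes of $D^\gamma_i$. It is a yes-instance if there are a listed $\gamma$ and a choice $(X,\sigma)$ such that $c(T)\le k$ and, for all $h\in[t_0]$,
\begin{equation}\label{eq:Q}
\operatorname{rank}M^{\gamma,1,h}[X\cup\{s\},X\cup\{t\}]\le|X|,\qquad\operatorname{rank}M^{\gamma,2,h}[A_T,A'_T]\le k-c(T).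
\end{equation}

\begin{lemma}\label{lem:QW1}
$\mathcal Q$ is in \textup{W[1]}.
\end{lemma}

\begin{proof}
In a deterministic phase the machine checks that $J$ is well formed and stores the following tables: the adjacency matrix of $G$, membership in $K$, the labels of all listed guesses, the row and column indices of the nodes of each $D^\gamma_i$, all matrices, and the tables for addition, negation, multiplication and inversion in $\mathbb F_p$. Since $p\le|J|$, all this respects the bound $f(k)|J|^{O(1)}$. Multi-index tables are stored row by row with tabulated row addresses, so each look-up takes a constant number of steps. Then the machine guesses the index of $\gamma$ and at most $\tau$ vertices with sides, and checks that they are distinct vertices of $K$. As $|T|\le k+\tau$, it computes $c(T)$ with $O((k+\tau)^2)$ look-ups. The $2t_0$ submatrices in \eqref{eq:Q} have at most $(k+1)(k+\tau)+1$ rows and columns, and Gaussian elimination finds each rank with a cubic number of table look-ups. The number of steps after the first guess is thus bounded by a computable function of $k$.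
\end{proof}

\subsection{The reduction}

\begin{proof}[Proof of Theorem~\ref{thm:member}]
The problem $\mathcal Q$ has fixed instances of both kinds with parameter $1$: an empty list gives a no-instance, and $W=\emptyset$ with the empty guess listed and all matrices zero gives a yes-instance, witnessed by $X=\emptyset$. If $n\le2$ or $k>n^2$, then $(G,k)$ is a yes-instance and we output the fixed yes-instance. So let $n\ge3$ and $k\le n^2$.

\emph{The base.} Iterative compression is not available, since a many-one reduction cannot solve smaller instances along the way. Instead we use that deciding whether at most $k$ vertex deletions yield a $(2,2)$-graph is in FPT \cite{KP}, and that $(2,2)$-graphs can be recognized, with a partition, in polynomial time \cite{Brandstadt,FHKM}. If $k$ vertex deletions do not suffice, then $(G,k)$ is a no-instance, because one endpoint per deleted edge would be such a vertex set; we output the fixed no-instance. Otherwise we find a set $W$: as long as the current graph is not a $(2,2)$-graph, some vertex leaves a graph for which one deletion fewer suffices, and at most $n$ calls of the decision algorithm find it. After at most $k$ rounds we have $W$, and a partition of $G-W$ completes the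 base.

\emph{The matrices.} The digraph $D^\gamma_1$ has at most $n+2$ nodes. The digraph $D^\gamma_2$ has at most $n(k+1)$ copies, $n^2$ edge nodes, $4n(k+1)$ sources and sinks, and $2n^2$ entry and exit nodes. So $N_0=5n(k+1)+3n^2=n^{O(1)}$ bounds both. Let $2^b$ be the least power of two with $2^b\ge 2N_0n$, let $p$ be a prime with $2^b<p<2^{b+1}$, which exists by Bertrand's postulate and is found by trial division, and let $\Omega=\{0,\dots,2^b-1\}\subseteq\mathbb F_p$, so that $b$ coin tosses give a uniform element of $\Omega$. List all admissible guesses. For each $\gamma,i,h$, substitute independent uniform elements of $\Omega$ for the indeterminates of $D^\gamma_i$, and let $M^{\gamma,i,h}$ be the matrix $M$ of Lemma~\ref{lem:rank}. Output the resulting instance $J$ with parameter $k$. There are at most $2t_0\cdot4^k(2n+1)^4$ matrix inversions over a field of size $n^{O(1)}$, so the running time is $f(k)n^{O(1)}$.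

\emph{Correctness.} If $(G,k)$ is a yes-instance, some candidate satisfies \eqref{eq:three}, and by Lemma~\ref{lem:rank}(a) it satisfies \eqref{eq:Q} for all $h$, whatever the random values are. Let $(G,k)$ be a no-instance; then every candidate violates \eqref{eq:three}. A candidate with $c(T)>k$ never witnesses $J\in\mathcal Q$. Any other candidate violates a linkage condition, and by Lemma~\ref{lem:rank}(b) the corresponding rank condition fails with probability at least $1-2N_0/2^b\ge1-1/n$, independently for each $h$. So the candidate survives with probability at most $n^{-t_0}$. Since $4\le n^2$ and $2n+1\le n^2$ for $n\ge3$, there are at most $4^k(2n+1)^{4+\tau}\le n^{2k+2\tau+8}$ candidates, and $J\in\mathcal Q$ with probability at most $n^{-2}\le1/3$.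

With Lemma~\ref{lem:QW1} this proves the first statement, and the second follows with Theorem~\ref{thm:hard}.
\end{proof}

\begin{thebibliography}{10}

\bibitem{posed} Abstract beginning ``For fixed integers $r,\ell\geq 0$, a graph $G$ is called an \emph{$(r,\ell)$-graph} if the \dots'', work W813383208, \texttt{https://frink.apps.renci.org/\allowbreak ldf/\allowbreak semopenalex?\allowbreak subject=\allowbreak https\%3A\%2F\%2F\allowbreak semopenalex.org\%2F\allowbreak work\%2F\allowbreak W813383208}.

\bibitem{Brandstadt} Brandst\"adt, 1996.

\bibitem{CFG} Chen, Flum, Grohe, \emph{Machine-based methods in parameterized complexity theory}, TCS, 2005.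

\bibitem{CHKX} Chen, Huang, Kanj, Xia, 2006.

\bibitem{Cygan} Cygan et al., \emph{Parameterized Algorithms}, 2015.

\bibitem{FHKM} Feder, Hell, Klein, Motwani, 2003.

\bibitem{FHRV} Fellows, Hermelin, Rosamond, Vialette, 2009.

\bibitem{IPZ} Impagliazzo, Paturi, Zane, 2001.

\bibitem{KP} Kolay, Panolan, \emph{Parameterized Algorithms for Deletion to $(r,\ell)$-Graphs}, FSTTCS 2015.

\bibitem{Pietrzak} Pietrzak, 2003.

\end{thebibliography}
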